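\title{A nonsolvable product of two nilpotent groups}

\begin{abstract}
By the Kegel--Wielandt theorem, a finite group that is the product of two nilpotent subgroups is solvable. We show that this fails for infinite groups: there is a nonsolvable locally finite $2$-group $G=AB$ of finite exponent with $A$ nilpotent of class $2$, $B$ elementary abelian and $A\cap B=1$. By It\^o's theorem, this is the smallest possible pair of classes. The same construction gives finite $2$-groups of this form with unbounded derived length, and an example with a nontrivial perfect subgroup. All these groups consist of automorphisms of a three-dimensional Lie algebra over a commutative ring of characteristic $2$.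
\end{abstract}

\section{Introduction}

For subgroups $A,B$ of a group $G$ put $AB=\{ab: a\in A,\ b\in B\}$. If $G=AB$, then also $G=BA$, by taking inverses. If in addition $A\cap B=1$, every element of $G$ has a unique expression $ab$; this is an \emph{exact factorization}, also called a Zappa--Sz\'ep product or knit product. The Kegel--Wielandt theorem states that a \emph{finite} group $G=AB$ with $A$ and $B$ nilpotent is solvable; the factorization need not be exact. We take the following problem from \cite{MO}.

\medskip
\noindent\textbf{Problem.} Let $G$ be an arbitrary, possibly infinite, group with $G=AB$ for nilpotent subgroups $A$ and $B$. Must $G$ be solvable?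
\medskip

We recall the terms. Write $[x,y]=xyx^{-1}y^{-1}$, and let $[H,K]$ be the subgroup generated by all $[x,y]$ with $x\in H$, $y\in K$. The derived series is $G^{(0)}=G$, $G^{(k+1)}=[G^{(k)},G^{(k)}]$, with $G'=G^{(1)}$. The group $G$ is \emph{solvable} if $G^{(k)}=1$ for some $k$, the least such $k$ is its \emph{derived length}, and $G$ is \emph{perfect} if $G'=G$. The lower central series is $\gamma_1(G)=G$, $\gamma_{i+1}(G)=[\gamma_i(G),G]$, and $G$ is \emph{nilpotent of class $c$} if $c$ is least with $\gamma_{c+1}(G)=1$. Class at most $1$ means abelian, and class at most $2$ means abelian modulo the center. Nilpotent groups are solvable, and finite $p$-groups are nilpotent. A group is \emph{locally finite} if its finitely generated subgroups are finite. Here \emph{elementary abelian} means abelian with $x^2=1$ for all $x$.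

The simplest cases suggest a positive answer. If $A$ is normal, then $G/A\cong B/(A\cap B)$ is nilpotent, so $G$ is solvable. (Nilpotency of $G$ is too much to ask: the symmetric group of order $6$ is a product of cyclic groups of orders $3$ and $2$.) If $A$ and $B$ are abelian, It\^o's theorem \cite{Ito} gives $G^{(2)}=1$ by a commutator calculation that uses no finiteness; we recall it in Section~\ref{sec:ito}.

A positive answer would, however, imply more than the finite theorem states. Fix $c$ and $d$, and suppose that $G_n=A_nB_n$ $(n\ge1)$ are groups with factors of classes at most $c$ and $d$ and with unbounded derived lengths. Let $\bigoplus G_n$ be the group of sequences with finitely many nontrivial coordinates. Then $\bigoplus G_n=(\bigoplus A_n)(\bigoplus B_n)$, the factors still have classes at most $c$ and $d$, and $\bigoplus G_n$ is not solvable. So a positive answer would bound the derived length of $AB$ in terms of the classes of $A$ and $B$. Such a bound can be tested on finite $p$-groups, which are solvable for trivial reasons and about which the Kegel--Wielandt theorem gives no information.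 For $p=2$ the test fails, and the answer to the problem is no.

\begin{theorem}\label{thm:main}
There is a countable, locally finite $2$-group $G$ of exponent dividing $16$ with subgroups $A,B$ such that $G=AB$, $A\cap B=1$, $A$ is nilpotent of class $2$ and exponent dividing $4$, $B$ is elementary abelian, and $G$ is not solvable.
\end{theorem}

\begin{theorem}\label{thm:sharp}
\begin{enumerate}
\item[(1)] Let $c,d\ge1$. All groups $G=AB$ with $A,B$ nilpotent of classes at most $c,d$ are solvable if and only if $c=d=1$. If $(c,d)\ne(1,1)$, there is a nonsolvable $G=AB$ with $A\cap B=1$ and $A,B$ of classes exactly $c,d$, where $G$ is a locally finite $2$-group of finite exponent.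
\item[(2)] For every $n\ge1$ there is a finite $2$-group $G_n=A_nB_n$ with $A_n\cap B_n=1$, $A_n$ of class at most $2$, $B_n$ elementary abelian, $|G_n|=2^{5(2^n-1)}$, and derived length exactly $\lfloor\log_2n\rfloor+1$. So in the Kegel--Wielandt theorem the derived length is not bounded in terms of the classes of $A$ and $B$.
\item[(3)] In Theorem~\ref{thm:main}, $G$ can moreover be chosen to contain a nontrivial perfect subgroup, so that not even the transfinite derived series of $G$ reaches $1$.
\end{enumerate}
\end{theorem}

The construction starts from a linear model: a nonsolvable Lie algebra over $\mathbb F_2$ of dimension $5$ that is the sum of a nilpotent subalgebra of class $2$ and an abelian subalgebra (Section~\ref{sec:lie}). We turn the model into a group $G(R)$ for each commutative ring $R$ of characteristic $2$ (Section~\ref{sec:group}). In such a ring the elements of square zero form an ideal $\mathfrak n$, and the powers of this ideal need not vanish. The factorization $G(R)=A(R)B(R)$ and the nilpotency of the factors use only that \emph{squares} of elements of $\mathfrak n$ vanish, so they hold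 for every $R$ (Sections~\ref{sec:factor} and~\ref{sec:stab}). The derived series of $G(R)$ depends on long \emph{products} of elements of $\mathfrak n$ (Section~\ref{sec:derived}). The theorems then follow by choosing $R$ (Section~\ref{sec:rings}).

\section{Two abelian factors}\label{sec:ito}

\begin{theorem}[It\^o \cite{Ito}]\label{thm:ito}
If $G=AB$ with $A$ and $B$ abelian, then $G^{(2)}=1$.
\end{theorem}

\begin{proof}
Write ${}^gx=gxg^{-1}$. For $a,a'\in A$ and $b,b'\in B$,
\[
[a,ba']=ab(a'a^{-1}a'^{-1})b^{-1}=[a,b],\qquad [ab',b]=a(b'bb'^{-1})a^{-1}b^{-1}=[a,b],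
\]
because $A$ and $B$ are abelian. Let $a,a_1\in A$ and $b,b_1\in B$. Since $G=AB=BA$, we can write ${}^{b_1}a=a_2b_2$ and ${}^{a_1}b=b_3a_3$ with $a_2,a_3\in A$ and $b_2,b_3\in B$. Conjugation by $a_1$ fixes $A$ pointwise and conjugation by $b_1$ fixes $B$ pointwise, so
\begin{align*}
{}^{a_1b_1}[a,b]&={}^{a_1}[a_2b_2,b]={}^{a_1}[a_2,b]=[a_2,b_3a_3]=[a_2,b_3],\\
{}^{b_1a_1}[a,b]&={}^{b_1}[a,b_3a_3]={}^{b_1}[a,b_3]=[a_2b_2,b_3]=[a_2,b_3].
\end{align*}
The first line shows that conjugation by any element $a_1b_1$ of $G$ maps generators of $[A,B]$ to generators, so $[A,B]$ is normal. The two lines together show that $(b_1a_1)^{-1}a_1b_1=[a_1^{-1},b_1^{-1}]$ commutes with $[a,b]$. As $a_1,b_1$ are arbitrary, any two generators of $[A,B]$ commute, and $[A,B]$ is abelian. The quotient $G/[A,B]$ is generated by two abelian subgroups that commute with each other, so it is abelian. Hence $G'\le[A,B]$ and $G^{(2)}=1$.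
\end{proof}

So in a counterexample at least one factor has class $2$ or more.

\section{A linear model in characteristic 2}\label{sec:lie}

A \emph{Lie algebra} over a commutative ring $R$ is an $R$-module $L$ with a bilinear bracket such that $[x,x]=0$ and $[x,[y,z]]+[y,[z,x]]+[z,[x,y]]=0$ (the Jacobi identity). A \emph{derivation} is a linear map $D\colon L\to L$ with $D[x,y]=[Dx,y]+[x,Dy]$. The derivations form a Lie algebra $\operatorname{Der}L$ under $DD'-D'D$. By the Jacobi identity, each map $\operatorname{ad}x=[x,\cdot\,]$ is a derivation and $\operatorname{ad}[x,y]=\operatorname{ad}x\operatorname{ad}y-\operatorname{ad}y\operatorname{ad}x$. If $g$ is an automorphism of $L$, then $\operatorname{ad}(gx)=g(\operatorname{ad}x)g^{-1}$. Solvable, nilpotent and perfect are defined as for groups, with brackets in place of commutators. When $2=0$ in $R$, signs disappear, so that $[x,y]=[y,x]$ and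
\begin{equation}\label{eq:ad}
\operatorname{ad}x\operatorname{ad}y+\operatorname{ad}y\operatorname{ad}x=\operatorname{ad}[x,y];
\end{equation}
moreover the square of a derivation is a derivation, since $D^2[x,y]=[D^2x,y]+2[Dx,Dy]+[x,D^2y]$.

The linear analogue of $G=AB$ is a Lie algebra that is the vector space sum of two subalgebras. We want such a sum with nilpotent summands that contains a nonzero perfect subalgebra. Let $S$ be the $\mathbb F_2$-space with basis $e,h,f$ and the alternating bracket given by
\[
[h,e]=e,\qquad [h,f]=f,\qquad [e,f]=h .
\]
The Jacobi expression is trilinear and vanishes when two arguments agree, so one case suffices: $[h,[e,f]]+[e,[f,h]]+[f,[h,e]]=0+h+h=0$. (With integer coefficients the same expression equals $-2h$, so these rules define a Lie algebra only in characteristic $2$.) The feature that will prevent solvability is that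
\begin{equation}\label{eq:perfect}
\text{each } x\in\{e,h,f\}\text{ equals }[y,z]\text{ for some }y,z\in\{e,h,f\}.
\end{equation}

The following table lists the values on $e,h,f$ of the derivations $\operatorname{ad}e$, $\operatorname{ad}h$, $\operatorname{ad}f$, of two of their squares, and of the cyclic permutation $X\colon h\mapsto e\mapsto f\mapsto h$ and its square.
\[
\begin{array}{c|ccccccc}
 &\operatorname{ad}e&\operatorname{ad}h&\operatorname{ad}f&(\operatorname{ad}e)^2&(\operatorname{ad}f)^2&X&X^2\\ \hline
e&0&e&h&0&f&f&h\\
h&e&0&f&0&0&e&f\\
f&h&f&0&e&0&h&e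
\end{array}
\]
We read off $(\operatorname{ad}h)^2=\operatorname{ad}h$, $X^3=1$, and
\begin{equation}\label{eq:X}
X=\operatorname{ad}e+(\operatorname{ad}f)^2,\qquad X^2=\operatorname{ad}f+(\operatorname{ad}e)^2 .
\end{equation}
In particular $X$ and $X^2$ are derivations of $S$.

\begin{proposition}\label{prop:lie}
Let $\mathfrak a=\{D\in\operatorname{Der}S: Dh=0\}$ and let $\mathfrak b$ be the span of $X$ and $X^2$. Then $\operatorname{Der}S=\mathfrak a\oplus\mathfrak b$ as vector spaces, $\mathfrak a$ is nilpotent of class $2$ and dimension $3$, $\mathfrak b$ is abelian of dimension $2$, and $\operatorname{Der}S$ is not solvable.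
\end{proposition}

\begin{proof}
Let $D$ be a derivation and $Dh=\alpha e+\beta h+\gamma f$. Applying $D$ to $e=[h,e]$ gives $De=[Dh,e]+[h,De]=\beta e+\gamma h+[h,De]$. The vectors $De$ and $[h,De]$ have the same $e$-coefficient, so $\beta=0$. Thus $Dh=(\alpha X+\gamma X^2)h$, and $D+\alpha X+\gamma X^2\in\mathfrak a$. The sum is direct because $Xh=e$ and $X^2h=f$ are independent. Powers of $X$ commute, so $\mathfrak b$ is abelian.

Let $D\in\mathfrak a$ and let $W$ be the span of $e,f$, which is the image of $\operatorname{ad}h$. For $v\in W$ we have $Dv=D[h,v]=[h,Dv]\in W$. Also $0=Dh=[De,f]+[e,Df]=\operatorname{tr}(D|_W)\,h$. So $\mathfrak a$ embeds in the $2\times2$ matrices of trace $0$. In characteristic $2$ these are spanned by $I$ and the matrix units $E_{12},E_{21}$, which are the restrictions to $W$ of $\operatorname{ad}h,(\operatorname{ad}e)^2,(\operatorname{ad}f)^2\in\mathfrak a$. Since $E_{12}E_{21}+E_{21}E_{12}=I$ is central, $\mathfrak a$ has class $2$.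

By \eqref{eq:ad} and \eqref{eq:perfect}, the span of $\operatorname{ad}e,\operatorname{ad}h,\operatorname{ad}f$ is a nonzero perfect subalgebra; it lies in every term of the derived series of $\operatorname{Der}S$.
\end{proof}

The obvious complement of $\mathfrak a$, the span of $\operatorname{ad}e$ and $\operatorname{ad}f$, is not a subalgebra, since the bracket of these two maps is $\operatorname{ad}h$. Formula \eqref{eq:X} shows how $X$ arises: adding the elements $(\operatorname{ad}f)^2$ and $(\operatorname{ad}e)^2$ of $\mathfrak a$ turns the pair into two powers of one map. Proposition~\ref{prop:lie} is not needed for the proofs below, but each of its steps has a counterpart for groups.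

\section{The groups $G(R)$}\label{sec:group}

From now on $R$ is a commutative ring with $1\ne0$ and $2=0$, and $S_R=Re\oplus Rh\oplus Rf$ is the Lie algebra over $R$ with the bracket of $S$ extended bilinearly. Derivations of $S$ extend $R$-linearly to $S_R$. We identify $R$-linear maps of $S_R$ with matrices in $M_3(R)$ by means of the basis $e,h,f$. Put
\[
\mathfrak n=\{u\in R: u^2=0\}.
\]
Squaring is a ring endomorphism of $R$, because $R$ is commutative and $2=0$, and $\mathfrak n$ is its kernel. So $\mathfrak n$ is an ideal, and $x^2=1$ if and only if $x\in1+\mathfrak n$. The product of two elements of $\mathfrak n$ can be nonzero. This again needs characteristic $2$: in a commutative ring in which $2$ is invertible, $u^2=v^2=(u+v)^2=0$ forces $uv=0$.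

To pass from a derivation $D$ to an automorphism we use the truncated exponential $1+uD$ with $u\in\mathfrak n$. Group commutators of such elements reproduce Lie brackets exactly.

\begin{lemma}\label{lem:exp}
Let $s,t\in\mathfrak n$.
\begin{enumerate}
\item[(a)] For square matrices $Y,Z$ of the same size over $R$, we have $(1+sY)^2=1$ and $[1+sY,\,1+tZ]=1+st(YZ+ZY)$.
\item[(b)] If $D$ is a derivation of $S$, then $1+sD$ is an automorphism of $S_R$.
\end{enumerate}
\end{lemma}

\begin{proof}
(a) First, $(1+sY)^2=1+2sY+s^2Y^2=1$. Hence the commutator equals $(1+Q)^2=1+Q^2$, where $1+Q=(1+sY)(1+tZ)$, that is, $Q=sY+tZ+stYZ$. In $Q^2$ every term contains $s^2$ or $t^2$ except $stYZ$ and $stZY$.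

(b) The map is invertible by (a), and $[(1+sD)x,(1+sD)y]=[x,y]+sD[x,y]+s^2[Dx,Dy]=(1+sD)[x,y]$.
\end{proof}

The hypothesis $s^2=0$ in (b) cannot be dropped: for $D=X$, $x=e$, $y=f$ the error term is $s^2[f,h]=s^2f$.

To prove a factorization we must control every element of the group, so we define the group by equations and not by generators. Let
\[
G(R)=\operatorname{Aut}(S_R)\cap\bigl(1+M_3(\mathfrak n)\bigr).
\]
This is the kernel of the reduction homomorphism $\operatorname{Aut}(S_R)\to GL_3(R/\mathfrak n)$, so it is a group. Equivalently, it consists of the automorphisms whose matrix entries satisfy $g_{ij}^2=\delta_{ij}$. It contains $1+uD$ for all $u\in\mathfrak n$ and $D\in\operatorname{Der}S$. In imitation of $\mathfrak a$ and $\mathfrak b$, define the subgroups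
\[
A(R)=\{g\in G(R): gh=h\},\qquad B(R)=\langle\,1+uX,\ 1+uX^2: u\in\mathfrak n\,\rangle .
\]

\begin{example}\label{ex:one}
Let $R=\mathbb F_2[t]/(t^2)$, so $\mathfrak n=\{0,t\}$. An element of $1+M_3(\mathfrak n)$ has the form $1+tD$ with $D\in M_3(\mathbb F_2)$, and comparing $t$-coefficients in the computation of Lemma~\ref{lem:exp}(b) shows that it is an automorphism if and only if $D$ is a derivation. Since $(1+tD)(1+tD')=1+t(D+D')$, the group $G(R)$ is the additive group of $\operatorname{Der}S$, of order $2^5$, and $A(R)$, $B(R)$ are the additive groups of $\mathfrak a$, $\mathfrak b$. The factorization $G(R)=A(R)B(R)$ is the decomposition in Proposition~\ref{prop:lie}. The bracket is invisible here, because $\mathfrak n^2=0$.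
\end{example}

\begin{lemma}\label{lem:expo}
Every $g\in G(R)$ satisfies $g^{16}=1$. If every finite subset of $R$ lies in a finite subring containing $1$, then $G(R)$ is a locally finite $2$-group.
\end{lemma}

\begin{proof}
Write $g=1+N$ with $N\in M_3(\mathfrak n)$. An entry of $N^{10}$ is a sum of products of ten entries of $N$. There are only nine entries, so one of them occurs twice in each product, and the product is $0$. Hence $N^{16}=0$, and $g^{16}=1+N^{16}=1$ in characteristic $2$. Given finitely many elements of $G(R)$, let $R_0$ be a finite subring containing $1$ and all their entries. As $g^{-1}=g^{15}$, these elements lie in the finite group $GL_3(R_0)$.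
\end{proof}

\section{The factorization}\label{sec:factor}

Let a group $G$ act on a set, let $A$ be the stabilizer of a point $h$, and let $B\le G$. If $gh=bh$ with $b\in B$, then $b^{-1}g\in A$. So $G=BA$ as soon as $Bh=Gh$, and $A\cap B$ is the stabilizer of $h$ in $B$. We must therefore show that $B(R)$ moves $h$ to every point of its $G(R)$-orbit.

For $\alpha,\gamma\in\mathfrak n$ put $b(\alpha,\gamma)=(1+\alpha X)(1+\gamma X^2)\in B(R)$. Then
\begin{equation}\label{eq:bh}
b(\alpha,\gamma)h=(1+\alpha X)(h+\gamma f)=\alpha e+(1+\alpha\gamma)h+\gamma f .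
\end{equation}
The congruence condition alone tells us that $gh=\alpha e+\beta h+\gamma f$ with three parameters $\alpha,\ \beta+1,\ \gamma\in\mathfrak n$, while \eqref{eq:bh} has two. We need an equation that determines $\beta$. In the linear model the $h$-coefficient of $Dh$ was $0$; now there is a quadratic correction, which first appears with two variables.

\begin{example}\label{ex:two}
Let $s,t\in\mathfrak n$ and $g=(1+t\operatorname{ad}e)(1+s\operatorname{ad}f)$. From the table, $gh=(1+t\operatorname{ad}e)(h+sf)=te+(1+st)h+sf$, which is $bh$ for $b=b(t,s)=(1+st)+tX+sX^2$. As a product of two commuting involutions, $b$ satisfies $b^2=1$, so $a=bg$ fixes $h$ and $g=ba$. Explicitly, $ge=(1+st)e+sh$ and $gf=f+th$, while $be=(1+st)e+tf+sh$, $bf=(1+st)f+th+se$, $b(sh)=sh+ste$, $b(th)=th+stf$ and $b(ste)=ste$. Adding up,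
\[
ae=(1+st)e+tf,\qquad af=se+f .
\]
So $a$ acts on $Re\oplus Rf$ by a matrix of determinant $(1+st)+st=1$.
\end{example}

The missing equation comes from the identity $(\operatorname{ad}h)^2=\operatorname{ad}h$, which every image of $h$ under an automorphism inherits.

\begin{lemma}\label{lem:orbit}
If $g\in G(R)$ and $gh=\alpha e+\beta h+\gamma f$, then $\alpha,\gamma\in\mathfrak n$ and $\beta=1+\alpha\gamma$.
\end{lemma}

\begin{proof}
First, $\operatorname{ad}$ is injective on $S_R$: if $z=\xi e+\eta h+\zeta f$ and $\operatorname{ad}z=0$, then $[h,z]=\xi e+\zeta f=0$ gives $\xi=\zeta=0$, and then $[e,z]=\eta e=0$ gives $\eta=0$.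

Put $y=gh$. Its coordinates form a column of $g$, so $\alpha^2=\gamma^2=0$ and $\beta^2=1$. Since $\operatorname{ad}y=g(\operatorname{ad}h)g^{-1}$, we have $(\operatorname{ad}y)^2=\operatorname{ad}y$. Expanding the square and collecting the mixed terms with \eqref{eq:ad}, we get
\begin{align*}
(\operatorname{ad}y)^2&=\alpha^2(\operatorname{ad}e)^2+\beta^2(\operatorname{ad}h)^2+\gamma^2(\operatorname{ad}f)^2+\operatorname{ad}\bigl(\alpha\beta[e,h]+\alpha\gamma[e,f]+\beta\gamma[h,f]\bigr)\\
&=\operatorname{ad}\bigl(\alpha\beta e+(1+\alpha\gamma)h+\beta\gamma f\bigr).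
\end{align*}
By injectivity, $y=\alpha\beta e+(1+\alpha\gamma)h+\beta\gamma f$, and the $h$-coefficients give $\beta=1+\alpha\gamma$.
\end{proof}

\begin{proposition}\label{prop:factor}
We have $G(R)=A(R)B(R)$ and $A(R)\cap B(R)=1$. The group $B(R)$ is elementary abelian, and $(\alpha,\gamma)\mapsto b(\alpha,\gamma)$ is a bijection $\mathfrak n\times\mathfrak n\to B(R)$.
\end{proposition}

\begin{proof}
By Lemma~\ref{lem:orbit} and \eqref{eq:bh}, each $g\in G(R)$ satisfies $gh=b(\alpha,\gamma)h$ for some $\alpha,\gamma\in\mathfrak n$. So $G(R)=B(R)A(R)=A(R)B(R)$. The generators of $B(R)$ are polynomials in $X$ of square $1$. They commute with one another and with $X$, so $B(R)$ is elementary abelian and commutes with $X$. If $b\in B(R)$ fixes $h$, then $be=bXh=Xbh=e$ and $bf=bX^2h=X^2bh=f$, so $b=1$. Finally, if $b\in B(R)$ and $bh=b(\alpha,\gamma)h$, then $b^{-1}b(\alpha,\gamma)\in A(R)\cap B(R)=1$; so the map is onto, and it is injective by \eqref{eq:bh}.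
\end{proof}

\section{The stabilizer of $h$}\label{sec:stab}

Let $a$ be an automorphism of $S_R$ with $ah=h$. Then $a$ commutes with $\operatorname{ad}h$ and preserves its image $Re\oplus Rf$. Write $ae=pe+rf$, $af=qe+\lambda f$ and $M=\begin{pmatrix}p&q\\ r&\lambda\end{pmatrix}$. From $h=a[e,f]=[ae,af]=(p\lambda+qr)h$ we get $\det M=1$. Conversely, if $\det M=1$, the linear map that fixes $h$ and acts as $M$ on $Re\oplus Rf$ is invertible and preserves the brackets $[e,f]=h$ and $[h,v]=v$ $(v\in Re\oplus Rf)$. So the stabilizer of $h$ in $\operatorname{Aut}(S_R)$ is isomorphic to $SL_2(R)$, and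
\[
A(R)\cong K=SL_2(R)\cap\bigl(1+M_2(\mathfrak n)\bigr).
\]
The congruence condition is essential here: $SL_2(R)$ contains $SL_2(\mathbb F_2)$, a nonabelian group of order $6$, which is not nilpotent.

The basis $I,E_{12},E_{21}$ of $\mathfrak a$ suggests three families of elements of $K$: the scalar matrices $\lambda I$ with $\lambda\in1+\mathfrak n$, which have determinant $\lambda^2=1$, and $U(\tau)=I+\tau E_{12}$, $V(\sigma)=I+\sigma E_{21}$ with $\tau,\sigma\in\mathfrak n$.

\begin{proposition}\label{prop:A}
The map $(\lambda,\tau,\sigma)\mapsto\lambda\,U(\tau)V(\sigma)$ is a bijection $(1+\mathfrak n)\times\mathfrak n\times\mathfrak n\to K$. The group $A(R)$ is nilpotent of class at most $2$ and has exponent dividing $4$. Its class is exactly $2$ if $\tau\sigma\ne0$ for some $\tau,\sigma\in\mathfrak n$.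
\end{proposition}

\begin{proof}
We have
\[
\lambda\,U(\tau)V(\sigma)=\begin{pmatrix}\lambda+\lambda\tau\sigma&\lambda\tau\\ \lambda\sigma&\lambda\end{pmatrix}.
\]
Since $\lambda$ is a unit, this matrix determines $\lambda,\tau,\sigma$. Given $M\in K$ with entries $p,q,r,\lambda$ as above, put $\tau=\lambda q$ and $\sigma=\lambda r$, both in $\mathfrak n$. Using $\lambda^2=1$ we find $\lambda\tau=q$, $\lambda\sigma=r$ and $\lambda+\lambda\tau\sigma=\lambda(1+qr)=\lambda\cdot p\lambda=p$. So $M=\lambda U(\tau)V(\sigma)$.

The scalars form a central subgroup $Z$ of $K$. The $U(\tau)$ commute with one another, since $U(\tau)U(\tau')=U(\tau+\tau')$, and likewise $V(\sigma)V(\sigma')=V(\sigma+\sigma')$. By Lemma~\ref{lem:exp}(a),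
\[
[U(\tau),V(\sigma)]=I+\tau\sigma(E_{12}E_{21}+E_{21}E_{12})=(1+\tau\sigma)I\in Z .
\]
Thus $K/Z$ is generated by commuting elements, so it is abelian, and $K$ has class at most $2$; it is nonabelian if some $\tau\sigma\ne0$. Finally, $U(\tau)$ and $V(\sigma)$ have square $I$, so $M^2=\lambda^2(U(\tau)V(\sigma))^2=[U(\tau),V(\sigma)]=(1+\tau\sigma)I$, and $M^4=I$.
\end{proof}

The element $a$ in Example~\ref{ex:two} is $U(s)V(t)$.

\begin{remark}
Under $K\cong A(R)$, the matrices $(1+u)I$, $U(\tau)$, $V(\sigma)$ correspond to $1+u\operatorname{ad}h$, $1+\tau(\operatorname{ad}e)^2$, $1+\sigma(\operatorname{ad}f)^2$. By Propositions~\ref{prop:factor} and~\ref{prop:A}, $G(R)$ is therefore generated by the elements $1+uD$ with $u\in\mathfrak n$, $D\in\operatorname{Der}S$.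
\end{remark}

\section{The derived series of $G(R)$}\label{sec:derived}

So far nothing depended on $R$. The derived series does. Each commutator multiplies two coefficients from $\mathfrak n$, and by \eqref{eq:perfect} the Lie brackets never run out: for $s,t\in\mathfrak n$ and $y,z\in\{e,h,f\}$, Lemma~\ref{lem:exp}(a) and \eqref{eq:ad} give
\begin{equation}\label{eq:comm}
[\,1+s\operatorname{ad}y,\ 1+t\operatorname{ad}z\,]=1+st\operatorname{ad}[y,z].
\end{equation}
Only the vanishing of the coefficients can end the series. For $u\in R$ and $x\in\{e,h,f\}$,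
\begin{equation}\label{eq:nontriv}
1+u\operatorname{ad}x=1\iff u=0,
\end{equation}
because the matrix of $\operatorname{ad}x$ has an entry equal to $1$. Recall that the ideal $\mathfrak n^j$ consists of the finite sums of products of $j$ elements of $\mathfrak n$.

\begin{proposition}\label{prop:derived}
Let $k\ge0$. Then $G(R)^{(k)}\subseteq1+M_3(\mathfrak n^{2^k})$, and $G(R)^{(k)}=1$ if and only if $\mathfrak n^{2^k}=0$.
\end{proposition}

\begin{proof}
For an ideal $J$, the set $G(R)\cap(1+M_3(J))$ is a subgroup, the kernel of reduction modulo $J$. Let $g=1+N$ and $g'=1+N'$ lie in $G(R)$ with $N,N'\in M_3(J)$. Then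
\[
[g,g']=1+(gg'-g'g)(g'g)^{-1}=1+(NN'-N'N)(g'g)^{-1}\in1+M_3(J^2).
\]
The inclusion follows by induction on $k$, starting from $G(R)\subseteq1+M_3(\mathfrak n)$. In particular $\mathfrak n^{2^k}=0$ implies $G(R)^{(k)}=1$.

For the converse we show by induction on $k$ that $1+u\operatorname{ad}x\in G(R)^{(k)}$ whenever $u$ is a product of $2^k$ elements of $\mathfrak n$ and $x\in\{e,h,f\}$. For $k=0$ this is Lemma~\ref{lem:exp}(b). If $u$ is a product of $2^{k+1}$ elements of $\mathfrak n$, write $u=st$ with $s,t$ products of $2^k$ elements each, and choose $y,z$ with $[y,z]=x$ by \eqref{eq:perfect}. Then $s,t\in\mathfrak n$, the elements $1+s\operatorname{ad}y$ and $1+t\operatorname{ad}z$ lie in $G(R)^{(k)}$, and by \eqref{eq:comm} their commutator is $1+u\operatorname{ad}x$. If $\mathfrak n^{2^k}\ne0$, some product $u$ of $2^k$ elements of $\mathfrak n$ is nonzero, and \eqref{eq:nontriv} gives $G(R)^{(k)}\ne1$.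
\end{proof}

\section{Choosing the ring}\label{sec:rings}

We need rings in which many elements have square zero and long products of them survive. For a set $\Omega$ let $R_\Omega=\mathbb F_2[t_i:i\in\Omega]/(t_i^2:i\in\Omega)$. The squarefree monomials $t_I=\prod_{i\in I}t_i$, with $I\subseteq\Omega$ finite, form an $\mathbb F_2$-basis. Squaring is additive, fixes the coefficients $0,1$ and kills $t_I$ for $I\ne\varnothing$. So $x^2$ is the constant term of $x$, and $\mathfrak n$ is the span of the $t_I$ with $I\ne\varnothing$. Consequently $\mathfrak n^j$ is the span of the $t_I$ with $|I|\ge j$. Write $R_n$ for $\Omega=\{1,\dots,n\}$ and $R_\infty$ for $\Omega=\{1,2,\dots\}$.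

\begin{proof}[Proof of Theorem~\ref{thm:main}]
Let $G=G(R_\infty)$, $A=A(R_\infty)$, $B=B(R_\infty)$. By Propositions~\ref{prop:factor} and~\ref{prop:A}, $G=AB$, $A\cap B=1$, $B$ is elementary abelian, and $A$ has exponent dividing $4$ and class exactly $2$, since $t_1t_2\ne0$. All powers $\mathfrak n^j$ are nonzero, so $G^{(k)}\ne1$ for every $k$ by Proposition~\ref{prop:derived}. The ring $R_\infty$ is the union of the increasing sequence of finite subrings $R_n$. Hence it is countable, so is $G\subseteq M_3(R_\infty)$, and Lemma~\ref{lem:expo} shows that $G$ is a locally finite $2$-group of exponent dividing $16$.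
\end{proof}

\begin{proof}[Proof of Theorem~\ref{thm:sharp}(1)]
If $c=d=1$, all such groups are solvable by Theorem~\ref{thm:ito}. Let $(c,d)\ne(1,1)$. Since $AB=BA$, we may exchange the factors and assume $c\ge2$. For $j\ge1$ let $\Delta_j=\langle\rho,\mu:\rho^{2^j}=\mu^2=1,\ \mu\rho\mu=\rho^{-1}\rangle$ be the dihedral group of order $2^{j+1}$. From $[\rho^m,\mu]=\rho^{2m}$ we get $\gamma_i(\Delta_j)=\langle\rho^{2^{i-1}}\rangle$ for $i\ge2$, so $\Delta_j$ has class $j$. With $G=AB$ as in Theorem~\ref{thm:main},
\[
G\times\Delta_c\times\Delta_d=(A\times\Delta_c\times1)(B\times1\times\Delta_d).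
\]
The factors intersect in $(A\cap B)\times1\times1=1$. The class of a direct product is the maximum of the classes, so the factors have classes $\max(2,c)=c$ and $d$. The product contains $G$, so it is not solvable, and it is a locally finite $2$-group of finite exponent.
\end{proof}

\begin{proof}[Proof of Theorem~\ref{thm:sharp}(2)]
Let $G_n=G(R_n)$, $A_n=A(R_n)$, $B_n=B(R_n)$. The factorization and the structure of the factors are given by Propositions~\ref{prop:factor} and~\ref{prop:A}. The ideal $\mathfrak n$ has dimension $2^n-1$ over $\mathbb F_2$, and the same propositions give $|A_n|=|\mathfrak n|^3$ and $|B_n|=|\mathfrak n|^2$. As the factorization is exact, $|G_n|=|\mathfrak n|^5=2^{5(2^n-1)}$. We have $\mathfrak n^j=0$ if and only if $j>n$. By Proposition~\ref{prop:derived}, the derived length of $G_n$ is the least $k$ with $2^k>n$, which is $\lfloor\log_2n\rfloor+1$.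
\end{proof}

The group $G_1$ is the abelian group of order $2^5$ from Example~\ref{ex:one}.

For part (3) we recall the \emph{transfinite derived series}: $G^{(\xi+1)}=(G^{(\xi)})'$ for every ordinal $\xi$, and $G^{(\xi)}=\bigcap_{\eta<\xi}G^{(\eta)}$ for limit ordinals $\xi$. A perfect subgroup $P$ lies in every term, by transfinite induction: $P\le G^{(\xi)}$ implies $P=P'\le G^{(\xi+1)}$, and limit steps are intersections. The group $G(R_\infty)$ does not suffice for (3). In $R_\infty$ we have $\bigcap_j\mathfrak n^j=0$, so the intersection of the $G(R_\infty)^{(k)}$ is trivial by Proposition~\ref{prop:derived}. To make $1+u\operatorname{ad}x$ a commutator of two elements of the same kind, formula \eqref{eq:comm} asks for $u=st$, where $s$ and $t$ can be factored again, without end. We build a ring in which every variable is the product of two new variables.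

\begin{proof}[Proof of Theorem~\ref{thm:sharp}(3)]
Let $T_n=R_{\Omega_n}$, where $\Omega_n$ is the set of binary words of length $n\ge0$; thus $\Omega_0$ consists of the empty word $\varnothing$. Since $(t_{w0}t_{w1})^2=0$, the rule $t_w\mapsto t_{w0}t_{w1}$ defines a ring homomorphism $T_n\to T_{n+1}$. It sends $t_I$ to $t_{I^+}$ with $I^+=\{w0,w1:w\in I\}$. Distinct sets $I$ give distinct sets $I^+$, so the basis of $T_n$ goes injectively into the basis of $T_{n+1}$, and the homomorphism is injective. Let $T$ be the direct limit, that is, the union of the chain $T_0\subseteq T_1\subseteq\cdots$ formed with these embeddings. In $T$, for every binary word $w$,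
\[
t_w\ne0,\qquad t_w^2=0,\qquad t_w=t_{w0}t_{w1}.
\]
The ring $T$ is an increasing union of finite subrings, so $G=G(T)$ is a countable locally finite $2$-group of exponent dividing $16$ by Lemma~\ref{lem:expo}. Propositions~\ref{prop:factor} and~\ref{prop:A} give the exact factorization $G=A(T)B(T)$ with $B(T)$ elementary abelian and $A(T)$ of exponent dividing $4$; the class of $A(T)$ is $2$, because $t_0t_1=t_\varnothing\ne0$. Let
\[
P=\langle\,1+t_w\operatorname{ad}x:\ w\text{ a binary word},\ x\in\{e,h,f\}\,\rangle\le G .
\]
Then $P\ne1$ by \eqref{eq:nontriv}. Given $w$ and $x$, choose $y,z$ with $[y,z]=x$ by \eqref{eq:perfect}. By \eqref{eq:comm},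
\[
1+t_w\operatorname{ad}x=[\,1+t_{w0}\operatorname{ad}y,\ 1+t_{w1}\operatorname{ad}z\,]\in P' .
\]
So $P'$ contains all generators of $P$, and $P$ is perfect. It lies in every term of the transfinite derived series of $G$; in particular $G$ is not solvable and has all the properties listed in Theorem~\ref{thm:main}.
\end{proof}

\begin{thebibliography}{9}

\bibitem{Ito}
It\^o, Math. Z. \textbf{62} (1955).

\bibitem{MO}
``In the Wikipedia article Zappa--Sz\'ep product, the knit product (a.k.a.\ Zappa--Sz\'ep product, Zappa--R\'edei-Sz\'ep product, general product, exact factorization) is de\dots'', MathOverflow,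
\texttt{https://mathoverflow.net/questions/328227/}\allowbreak\texttt{has-the-external-knit-product-}\allowbreak\texttt{been-used-to-construct-}\allowbreak\texttt{a-previously-unknown-group}

\end{thebibliography}
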